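\title{Berge-$F$-free hypergraphs versus cliques in $F$-free graphs: a threshold}

\begin{abstract}
The $k$-cliques of an $F$-free graph form a Berge-$F$-free $k$-uniform hypergraph, so $\mathrm{ex}_k(n,\text{Berge-}F)\ge \mathrm{ex}(n,K_k,F)$, and the two quantities are asymptotically equal when $\chi(F)>k$. It has been conjectured that they are then equal for all large $n$. We disprove this for every $k\ge 6$ and prove it for $k\le 4$ and for $k=5$, $\chi(F)\ge 7$. Both statements come from a dichotomy. Put $r=\chi(F)-1$ and compare an explicit number $E(k,r)$ with $\binom{r-1}{k-1}$: if $E(k,r)$ is smaller, equality holds for every $F$ and the extremal hypergraphs are clique families; if it is larger, equality fails for some $F$.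
\end{abstract}

\section{Introduction}\label{sec:intro}

A $k$-uniform hypergraph is a family of $k$-element subsets, called hyperedges, of a vertex set. Let $F$ be a graph. A hypergraph $\mathcal H$ is a \emph{Berge-$F$} if there are a copy of $F$ on vertices of $\mathcal H$ and a bijection between the hyperedges of $\mathcal H$ and the edges of this copy such that each hyperedge contains its image. In other words, a Berge-$F$ arises from $F$ by enlarging the edges to hyperedges, different edges to different hyperedges. A hypergraph is \emph{Berge-$F$-free} if no subfamily of it is a Berge-$F$, and a graph is \emph{$F$-free} if it has no subgraph isomorphic to $F$. We compare three extremal functions: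
\begin{itemize}
\item $\mathrm{ex}_k(n,\text{Berge-}F)$, the largest number of hyperedges in a Berge-$F$-free $k$-uniform hypergraph on $n$ vertices;
\item $\mathrm{ex}(n,K_k,F)$, the largest number of copies of the complete graph $K_k$ in an $F$-free graph on $n$ vertices;
\item $\mathrm{ex}(n,F)$, the largest number of edges in an $F$-free graph on $n$ vertices.
\end{itemize}
Isolated vertices of $F$ affect none of them once $n\ge |V(F)|$, so we assume that $F$ has none. For a graph $G$ let $\mathcal K(G)$ be the family of vertex sets of its $k$-cliques and let $N(G)=|\mathcal K(G)|$; the value of $k$ will always be fixed. It is known that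
\begin{equation}\label{eq:sandwich}
\mathrm{ex}(n,K_k,F)\ \le\ \mathrm{ex}_k(n,\text{Berge-}F)\ \le\ \mathrm{ex}(n,K_k,F)+\mathrm{ex}(n,F).
\end{equation}
The lower bound holds because $\mathcal K(G)$ is Berge-$F$-free whenever $G$ is $F$-free: a pair contained in a clique of $G$ is an edge of $G$, so a Berge-$F$ in $\mathcal K(G)$ exhibits a copy of $F$ in $G$. The upper bound follows from Lemma~\ref{lem:redblue} below.

Suppose that the chromatic number $\chi(F)=r+1$ exceeds $k$. The Tur\'an graph $T(n,r)$, the complete $r$-partite graph on $n$ vertices whose part sizes differ by at most one, is $F$-free and has order $n^k$ cliques of size $k$, while $\mathrm{ex}(n,F)<n^2$. So for $k\ge3$ the two sides of \eqref{eq:sandwich} are asymptotically equal, and for $k=2$ the lower bound is an equality, a $2$-uniform Berge-$F$ being just a copy of $F$. This suggests the following conjecture, posed in \cite{problem}.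

\medskip
\noindent\textbf{Conjecture.} \emph{If $\chi(F)>k$, then $\mathrm{ex}_k(n,\text{\rm Berge-}F)=\mathrm{ex}(n,K_k,F)$ for all sufficiently large $n$.}
\medskip

The hypothesis $\chi(F)>k$ cannot be dropped: for $F=K_k$ and $k\ge3$ we have $\mathrm{ex}(n,K_k,K_k)=0$, while any $\binom k2-1$ hyperedges form a Berge-$K_k$-free hypergraph. With the hypothesis, there is a good reason to guess that the conjecture holds. The proof of the upper bound in \eqref{eq:sandwich} attaches to a Berge-$F$-free hypergraph $\mathcal H$ an $F$-free graph with red and blue edges such that $|\mathcal H|$ is at most the number of blue $k$-cliques plus the number of red edges. Coloring an edge red gains one and loses every clique through that edge. In $T(n,r)$ every edge lies in order $n^{k-2}$ cliques, so no red edge pays for itself. The argument is sound as long as all vertices behave like vertices of $T(n,r)$. But $F$ may allow a bounded number of exceptional vertices, and a pair of such vertices may lie in no $k$-clique at all. Whether an extremal graph can afford such a pair is decided by comparing two numbers.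

Let $e_j(x_1,\dots,x_s)$ be the elementary symmetric polynomial of degree $j$, the sum of all products of $j$ distinct variables. For $r\ge k\ge3$ put
\[
\Gamma=\binom{r-1}{k-1},\qquad \Lambda=\binom{r-1}{k-2},\qquad q=r-k+3,
\]
\begin{equation}\label{eq:E}
E=E(k,r)=e_{k-1}\big(\underbrace{1,\dots,1}_{k-3},\underbrace{\tfrac12,\dots,\tfrac12}_{q}\big)=\sum_{j=2}^{q}\binom qj\binom{k-3}{k-1-j}2^{-j}.
\end{equation}

\begin{theorem}\label{thm:A}
Let $k\ge3$, let $F$ be a graph with $r=\chi(F)-1\ge k$, and suppose that $E(k,r)<\Gamma$. Then for all sufficiently large $n$ we have $\mathrm{ex}_k(n,\text{\rm Berge-}F)=\mathrm{ex}(n,K_k,F)$, and every extremal hypergraph is the family of all $k$-cliques of an $F$-free graph with $\mathrm{ex}(n,K_k,F)$ copies of $K_k$.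
\end{theorem}

\begin{theorem}\label{thm:B}
Let $r\ge k\ge3$ and suppose that $E(k,r)>\Gamma$. Then there is a graph $F$ with $\chi(F)=r+1>k$ such that $\mathrm{ex}_k(n,\text{\rm Berge-}F)\ge\mathrm{ex}(n,K_k,F)+1$ for all sufficiently large $n$.
\end{theorem}

\begin{corollary}\label{cor:main}
The conjectured equality holds for $k\le4$ and every $F$ with $\chi(F)>k$, and for $k=5$ and every $F$ with $\chi(F)\ge7$. For every $k\ge6$ it fails for some $F$ with $\chi(F)=k+1$. Moreover, $E(k,r)>\Gamma$ implies $k\ge6$.
\end{corollary}

\begin{proof}
The case $k=2$ was settled above. We evaluate \eqref{eq:E}.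

For $k=3$ we have $E=\frac14\binom r2$ and $\Gamma=\binom{r-1}2$. The inequality $E<\Gamma$ is equivalent to $r/4<r-2$, which holds for $r\ge3$.

For $k=4$ we have $q=r-1$, and $\binom{r-1}2=\frac3{r-3}\binom{r-1}3$ gives, for $r\ge4$,
\[
E=\tfrac14\tbinom{r-1}2+\tfrac18\tbinom{r-1}3=\tbinom{r-1}3\Big(\frac3{4(r-3)}+\frac18\Big)\le\tfrac78\tbinom{r-1}3<\Gamma .
\]

For $k=5$ we have $q=r-2$, $E=\frac14\binom q2+\frac14\binom q3+\frac1{16}\binom q4$ and $\Gamma=\binom{q+1}4=\binom q3+\binom q4$. If $r\ge6$, then $q\ge4$ and $\binom q2=\frac3{q-2}\binom q3\le\frac32\binom q3$, so $E\le\frac58\binom q3+\frac1{16}\binom q4<\Gamma$. If $r=5$, then $E=\frac34+\frac14=1=\Gamma$.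

For $r=k$ we have $q=3$, $E=\frac34+\frac{k-3}8=\frac{k+3}8$ and $\Gamma=1$, so $E>\Gamma$ exactly when $k\ge6$.

Theorems~\ref{thm:A} and~\ref{thm:B} give the first two statements, and the computations for $k\le5$ give the last.
\end{proof}

The two theorems say nothing about pairs $(k,r)$ with $E(k,r)=\Gamma$, such as $k=5$, $\chi(F)=6$.

Section~\ref{sec:idea} explains where $E$ comes from. Section~\ref{sec:tools} describes $F$-free graphs with almost the maximum number of $k$-cliques, and Section~\ref{sec:A} deduces Theorem~\ref{thm:A}. The rest of the paper proves Theorem~\ref{thm:B}: we build $F$ in Section~\ref{sec:F}, determine the shape of its extremal graphs in Section~\ref{sec:structure}, and add one hyperedge to a clique family in Section~\ref{sec:final}.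

\section{How a hypergraph can gain one hyperedge}\label{sec:idea}

The simplest way to beat a clique family is to add one more $k$-set to it.

\begin{lemma}\label{lem:extra}
Let $G$ be an $F$-free graph and let $h$ be a set of $k$ vertices that is not a clique of $G$. If $G+xy$ is $F$-free for every non-adjacent pair $x,y\in h$, then $\mathcal K(G)\cup\{h\}$ is Berge-$F$-free and has $N(G)+1$ hyperedges.
\end{lemma}

\begin{proof}
In a Berge-$F$, every edge of the copy of $F$ that is assigned to a clique of $G$ is an edge of $G$, and at most one edge is assigned to $h$. So the copy lies in $G$ or in $G+xy$ for a non-adjacent pair $x,y\in h$.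
\end{proof}

Suppose that the lemma applies to a graph $G$ with $N(G)=\mathrm{ex}(n,K_k,F)$. Then no non-adjacent pair $x,y\in h$ has a $K_{k-2}$ in its common neighborhood, since otherwise the $F$-free graph $G+xy$ would have more $k$-cliques than $G$. In particular $h$ contains at least two non-adjacent pairs: if $xy$ were the only one, $h\setminus\{x,y\}$ would be such a $K_{k-2}$. The most economical pattern has three vertices $u,v,w$ with $uv$ and $uw$ missing. Can an extremal graph contain such vertices? Here is the smallest case in which it can pay.

\begin{example}\label{ex:six}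
Let $k=r=6$. Take the complete $6$-partite graph with parts $V_1,\dots,V_6$ of size $2a$, split $V_i=L_i\sqcup R_i$ into halves for $i=1,2,3$, and add vertices $u,v,w$. Join $u$ to $L_1,L_2,L_3$, join $v$ and $w$ to $R_1,R_2,R_3$ and to each other, and join all three to $V_4,V_5,V_6$ (Figure~\ref{fig:uvw}). The common neighborhood of $u$ and $v$ is $V_4\cup V_5\cup V_6$, which is $3$-partite and contains no $K_4$. So adding the edge $uv$ creates no $K_6$, and the same holds for $uw$: these pairs are worthless to the graph, while the hypergraph may use $h=\{u,v,w,z_4,z_5,z_6\}$ with $z_i\in V_i$.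

Now count the $6$-cliques at $u$. Such a clique takes one neighbor of $u$ from five of the six parts. Omitting one of $V_1,V_2,V_3$ gives $3\cdot a^2(2a)^3=24a^5$ cliques, and omitting one of $V_4,V_5,V_6$ gives $3\cdot a^3(2a)^2=12a^5$. The total is $36a^5$, and $v,w$ lie in at least as many. An ordinary vertex added to one of the parts would lie in $(2a)^5=32a^5$ cliques of the $6$-partite graph. The ratio is $\frac98=E(6,6)/\Gamma$: the three exceptional vertices are better than ordinary ones. For $k=r=5$, with three halved parts and two full parts, the same count gives $3\cdot a^2(2a)^2+2\cdot a^3(2a)=16a^4$ against $(2a)^4=16a^4$, a tie.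
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.85]
\foreach \i in {1,2,3} {
  \draw (1.6*\i,0) rectangle +(1.1,0.8);
  \draw (1.6*\i,0.8) rectangle +(1.1,0.8);
  \node at (1.6*\i+0.55,1.2) {$L_{\i}$};
  \node at (1.6*\i+0.55,0.4) {$R_{\i}$};
}
\foreach \i in {4,5,6} {
  \draw (1.6*\i,0) rectangle +(1.1,1.6);
  \node at (1.6*\i+0.55,0.8) {$V_{\i}$};
}
\node[circle,fill,inner sep=1.5pt,label=above:$u$] (u) at (6.15,3) {};
\node[circle,fill,inner sep=1.5pt,label=below:$v$] (v) at (4.9,-1.4) {};
\node[circle,fill,inner sep=1.5pt,label=below:$w$] (w) at (7.4,-1.4) {};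
\foreach \i in {1,...,6} {
  \draw (u) -- (1.6*\i+0.55,1.6);
  \draw (v) -- (1.6*\i+0.35,0);
  \draw (w) -- (1.6*\i+0.75,0);
}
\draw[thick] (v) -- (w);
\draw[dashed] (u) .. controls (-1.5,3) and (-1.5,-1.4) .. (v);
\draw[dashed] (u) .. controls (13.8,3) and (13.8,-1.4) .. (w);
\end{tikzpicture}
\caption{Three exceptional vertices for $k=r=6$. The six columns are the parts of a complete $6$-partite graph, and the first three are halved. A line from a vertex to a box means that the vertex is joined to the whole box. The dashed pairs $uv$ and $uw$ are non-adjacent, and adding either of them creates no $K_6$.}\label{fig:uvw}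
\end{figure}

The general picture is the same. Let $G$ be close to $T(n,r)$, with parts $V_1,\dots,V_r$ of size about $m=n/r$, and let $d(v)\in[0,1]^r$ record which fraction of each part is adjacent to $v$. Up to lower-order terms $v$ lies in $e_{k-1}(d(v))\,m^{k-1}$ cliques. An ordinary vertex has $d=(0,1,\dots,1)$ up to order and value $\Gamma$, and in an extremal graph no vertex does much worse, because it could be replaced by an ordinary one. Two vertices without a common $K_{k-2}$ have many common neighbors in at most $k-3$ parts. On the remaining $q=r-(k-3)$ parts they must divide the vertices between them, and the worse of the two has value at most $E$, attained by dividing evenly. So if $E<\Gamma$, every pair of vertices has many common $K_{k-2}$'s and the guess from the introduction is correct; this is Theorem~\ref{thm:A}.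

If $E>\Gamma$, the configuration of Figure~\ref{fig:uvw} is affordable, but it is not yet optimal: in Example~\ref{ex:six} a vertex joined to all six parts has value $e_5(1,\dots,1)=6$, far more than $\frac98$. The work in Theorem~\ref{thm:B} is to design $F$ so that every extremal graph contains the configuration, and so that $F$ does not appear when $uv$ or $uw$ is added.

\section{Near-extremal graphs}\label{sec:tools}

\subsection{From hypergraphs to colored graphs}

Let each hyperedge try to reserve a pair inside it, different hyperedges different pairs. The reserved pairs form an $F$-free graph. The next lemma shows that where the reservation is incomplete, all pairs are reserved and the hyperedges are cliques.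

\begin{lemma}\label{lem:redblue}
Let $\mathcal H$ be $k$-uniform and Berge-$F$-free. There are an $F$-free graph $G$ on $V(\mathcal H)$ with edges colored red and blue and a partition $\mathcal H=\mathcal H_1\sqcup\mathcal H_2$ such that every member of $\mathcal H_1$ is a blue $k$-clique and $|\mathcal H_2|$ is the number of red edges.
\end{lemma}

\begin{proof}
Form the bipartite graph whose classes are $\mathcal H$ and the set of pairs of vertices contained in hyperedges, a hyperedge being adjacent to the pairs inside it. Let $M$ be a maximum matching. Consider the paths that start at an unmatched hyperedge, go from hyperedges to pairs along edges outside $M$, and go from pairs to hyperedges along edges of $M$; paths of length zero are allowed. Let $\mathcal H_1$ and $P_1$ be the sets of hyperedges and of pairs that lie on such paths, and let $\mathcal H_2=\mathcal H\setminus\mathcal H_1$.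

If $h\in\mathcal H_1$, every pair inside $h$ is in $P_1$. Indeed, take a path ending at $h$. If $h$ is matched, its partner is the previous vertex of the path. Any other pair inside $h$ lies on the path or extends it. Next, every $p\in P_1$ is matched, since otherwise exchanging the edges of $M$ and the edges outside $M$ along a path ending at $p$ would enlarge $M$; and the partner of $p$ lies on that path or extends it, so it is in $\mathcal H_1$. Finally, every member of $\mathcal H_2$ is matched, as unmatched hyperedges are in $\mathcal H_1$, and by the previous sentence its partner is outside $P_1$.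

Let $G$ consist of the matched pairs. A matched pair whose partner is in $\mathcal H_1$ lies in $P_1$, so the edges of $G$ are the pairs in $P_1$, which we color blue, and the partners of the members of $\mathcal H_2$, which we color red. A copy of $F$ in $G$ would give a Berge-$F$ in $\mathcal H$ through $M$.
\end{proof}

\subsection{Standard facts}

We use four theorems on graphs; $K_s(a)$ is the complete $s$-partite graph with parts of size $a$.
\begin{itemize}
\item[(T1)] (Erd\H os) For fixed $s$ and $a$, a $K_s(a)$-free graph on $n$ vertices has $o(n^s)$ copies of $K_s$.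
\item[(T2)] (Removal lemma) A graph on $n$ vertices with $o(n^s)$ copies of $K_s$ can be made $K_s$-free by deleting $o(n^2)$ edges.
\item[(T3)] (Moon--Moser) If $c_s$ is the number of copies of $K_s$ in a graph on $n$ vertices, $s\ge2$ and $c_s>0$, then $\dfrac{c_{s+1}}{c_s}\ge\dfrac1{s^2-1}\Big(s^2\dfrac{c_s}{c_{s-1}}-n\Big)$.
\item[(T4)] (Erd\H os--Simonovits stability) A $K_{r+1}$-free graph on $n$ vertices with at least $\binom r2(n/r)^2-o(n^2)$ edges can be turned into a copy of $T(n,r)$ by adding and deleting $o(n^2)$ edges.
\end{itemize}
We also use the following facts about the polynomials $e_j$ at points with nonnegative coordinates. We set $e_0=1$ and $e_j=0$ if $j<0$ or $j$ exceeds the number of variables, and $x^{(a)}$ denotes $x$ with the $a$-th coordinate deleted.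
\begin{itemize}
\item[(E1)] $e_j(x)=e_j(x^{(a)})+x_a\,e_{j-1}(x^{(a)})$. Hence $e_j$ is nondecreasing in each coordinate, and raising one coordinate by $\sigma$ within $[0,1]^r$ raises $e_{k-1}$ by at most $\Lambda\sigma$.
\item[(E2)] $e_j(x,y)=\sum_i e_i(x)\,e_{j-i}(y)$ for the concatenation $(x,y)$ of two vectors.
\item[(E3)] (Maclaurin) $e_j(x_1,\dots,x_s)\le\binom sj\bar x^{\,j}$, where $\bar x$ is the mean of the $x_i$.
\item[(E4)] Fix $1\le j\le s$ and $c\in(0,1]^s$. If $x_i\le c_i+o(1)$ for all $i$ and $e_j(x)\ge e_j(c)-o(1)$, then $x_i=c_i+o(1)$ for all $i$. Indeed, raising all coordinates but the $a$-th to their bounds and using (E1) gives $e_j(x)\le e_j(c)-(c_a-x_a)\,e_{j-1}(c^{(a)})+o(1)$, and $e_{j-1}(c^{(a)})>0$.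
\item[(E5)] The complete $r$-partite graph with part sizes $n_1,\dots,n_r$ has $e_k(n_1,\dots,n_r)$ copies of $K_k$. This is at most $N(T(n_1+\dots+n_r,r))$: with the other sizes fixed, $e_k$ has the form $n_1n_2C+(n_1+n_2)C'+C''$ with $C\ge0$, so moving a vertex from a part to a part smaller by at least two does not decrease it. Deleting a vertex of a largest part of $T(n,r)$ leaves $T(n-1,r)$ and destroys $\Gamma m^{k-1}+O(n^{k-2})$ cliques, where $m=n/r$. So $N(T(n-b,r))=N(T(n,r))-b\,\Gamma m^{k-1}+O(n^{k-2})$ for fixed $b$.
\end{itemize}

\subsection{The partition and the degree vectors}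

Fix $k\ge3$ and $F$ with $r=\chi(F)-1\ge k$, and write $m=n/r$. We argue along sequences. A \emph{near-extremal sequence} consists of an infinite set of integers $n$ and, for each of them, an $F$-free graph $G=G_n$ on $n$ vertices with $N(G)\ge\mathrm{ex}(n,K_k,F)-o(n^k)$. It is \emph{tight} if $N(G)\ge\mathrm{ex}(n,K_k,F)-o(n^{k-1})$. All terms $o(\cdot)$, $O(\cdot)$, $\Omega(\cdot)$ refer to $n\to\infty$ along the sequence and are uniform over the vertices of $G_n$. Given a partition into parts $V_1,\dots,V_r$, a pair of vertices is \emph{in-part} if it lies in one part and \emph{crossing} if it meets two; a clique is crossing if all its pairs are.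

\begin{lemma}\label{lem:partition}
In a near-extremal sequence, let $V_1,\dots,V_r$ be a partition of $V(G)$ that maximizes the number of crossing edges. Then $|V_i|=m+o(n)$, there are $o(n^2)$ in-part edges and $o(n^2)$ non-adjacent crossing pairs, and every $v\in V_a$ satisfies $|N(v)\cap V_a|\le|N(v)\cap V_i|$ for all $i$.
\end{lemma}

\begin{proof}
Stability is available for edges of $K_{r+1}$-free graphs, so we first remove the copies of $K_{r+1}$ and then pass from cliques to edges. Since $T(n,r)$ is $F$-free, $N(G)\ge(1-o(1))\binom rkm^k$. Since $F\subseteq K_{r+1}(|V(F)|)$, facts (T1) and (T2) give a $K_{r+1}$-free graph $G'$ obtained from $G$ by deleting $o(n^2)$ edges. Each edge lies in at most $n^{k-2}$ cliques, so $N(G')\ge(1-o(1))\binom rkm^k$.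

Let $c_s$ count the copies of $K_s$ in $G'$ and let $\omega$ be its clique number, so $k\le\omega\le r$ for large $n$. We claim that
\[
\frac{c_s}{c_{s-1}}\le\frac{(r-s+1)\,n}{sr}\qquad(2\le s\le\omega+1).
\]
For $s=\omega+1$ the left side is $0$ and the right side is nonnegative. If the claim holds for $s+1\le \omega+1$, then (T3) gives
\[
\frac{c_s}{c_{s-1}}\le\frac1{s^2}\Big((s^2-1)\frac{(r-s)n}{(s+1)r}+n\Big)=\frac n{s^2r}\big((s-1)(r-s)+r\big)=\frac{(r-s+1)n}{sr}.
\]
The product of the bounds for $s=3,\dots,k$ equals $\binom rkm^k\big/\big(\binom r2m^2\big)$. Hence $c_k\le c_2\binom rkm^k\big/\big(\binom r2m^2\big)$, and so $c_2\ge(1-o(1))\binom r2m^2$. By (T4), $G'$ and hence $G$ differ from $T(n,r)$ in $o(n^2)$ edges.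

Thus $G$ has $\binom r2m^2+o(n^2)$ edges, and the partition of $T(n,r)$ shows that the maximizing partition has at least $\binom r2m^2-o(n^2)$ crossing edges. So $o(n^2)$ edges are in-part. The number of crossing pairs is $\frac12\big(n^2-\sum_i|V_i|^2\big)=\binom r2m^2-\frac12\sum_i(|V_i|-m)^2$, which gives $|V_i|=m+o(n)$ and shows that $o(n^2)$ crossing pairs are non-adjacent. The last statement holds because moving $v$ from $V_a$ to $V_i$ does not increase the number of crossing edges.
\end{proof}

Fix such a partition for each $n$. Let $\epsilon_nn^2$ be the number of non-adjacent crossing pairs and let $\theta_n\to0$ satisfy $\theta_n\ge\sqrt{2\epsilon_n}$. Call $v\in V_a$ \emph{regular} if it is non-adjacent to at most $\theta_nn$ vertices of $V_i$ for each $i\ne a$. Each irregular vertex lies in more than $\theta_nn$ non-adjacent crossing pairs, so at most $2\epsilon_nn^2/(\theta_nn)\le\theta_nn$ vertices are irregular. Put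
\[
d_i(v)=|N(v)\cap V_i|/m\le1+o(1),\qquad d(v)=(d_1(v),\dots,d_r(v)).
\]

\begin{lemma}\label{lem:dense}
Fix $\xi>0$ and $1\le j\le r$. If $U_i\subseteq V_i$ and $|U_i|\ge\xi n$ for $j$ indices $i$, then $\bigcup U_i$ contains $\Omega(n^j)$ crossing copies of $K_j$.
\end{lemma}

\begin{proof}
There are at least $(\xi n)^j$ ways to pick one vertex from each $U_i$. For $j\ge2$, at most $o(n^2)\cdot n^{j-2}$ of them contain a non-adjacent pair.
\end{proof}

\begin{lemma}\label{lem:degrees}
In a tight sequence:
\begin{itemize}
\item[(a)] every vertex $v$ satisfies $e_{k-1}(d(v))\ge\Gamma-o(1)$;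
\item[(b)] if $v\in V_a$ and $\min_id_i(v)=o(1)$, then $d_a(v)=o(1)$ and $d_i(v)=1-o(1)$ for $i\ne a$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) We replace $v$ by an ordinary vertex. Choose a set $W$ of $|V(F)|$ regular vertices in $V_1\setminus\{v\}$ and let $C$ be their common neighborhood in $(V_2\cup\dots\cup V_r)\setminus\{v\}$. Then $|C\cap V_i|=m-o(n)$ for $i\ge2$, and at most $o(n^2)\cdot n^{k-3}$ crossing $(k-1)$-sets contain a non-adjacent pair, so $C$ contains at least $\Gamma m^{k-1}-o(n^{k-1})$ copies of $K_{k-1}$. Let $G^*$ be obtained from $G$ by deleting $v$ and adding a vertex $v^*$ with neighborhood $C$. A copy of $F$ in $G^*$ would use $v^*$ and at most $|V(F)|-1$ vertices of $W$. An unused vertex of $W$ is adjacent to all of $C$ and could replace $v^*$, giving a copy of $F$ in $G$. So $G^*$ is $F$-free, and $N(G^*)\le\mathrm{ex}(n,K_k,F)\le N(G)+o(n^{k-1})$ by tightness. It follows that $v$ lies in at least $\Gamma m^{k-1}-o(n^{k-1})$ copies of $K_k$ in $G$, that is, $N(v)$ contains that many copies of $K_{k-1}$. At most $e_{k-1}(d(v))\,m^{k-1}$ of them are crossing, and at most $o(n^2)\cdot n^{k-3}$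 contain an in-part edge.

(b) By Lemma~\ref{lem:partition}, $d_a(v)=\min_id_i(v)=o(1)$. By (a) and (E1), $e_{k-1}(d(v)^{(a)})\ge\Gamma-o(1)$. As $\Gamma$ is the value of $e_{k-1}$ at $(1,\dots,1)$ with $r-1\ge k-1$ coordinates, (E4) applies.
\end{proof}

\section{Equality below the threshold}\label{sec:A}

The hypothesis $E<\Gamma$ enters only through the following inequality.

\begin{lemma}\label{lem:overlap}
Let $\eta>0$ satisfy $(1+\eta)^{k-1}E<\Gamma-\eta$. If $d,d'\in[0,1+\eta]^r$ satisfy $e_{k-1}(d)\ge\Gamma-\eta$ and $e_{k-1}(d')\ge\Gamma-\eta$, then $d_i+d'_i>1+\eta$ for at least $k-2$ indices $i$.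
\end{lemma}

\begin{proof}
Otherwise there is a set $P$ of $q=r-(k-3)$ indices with $d_i+d'_i\le1+\eta$. One of the vectors, say $d$, has mean at most $(1+\eta)/2$ on $P$. By (E2), by (E3) on $P$, and by monotonicity on the other $k-3$ coordinates,
\[
e_{k-1}(d)\le\sum_j\binom qj\Big(\frac{1+\eta}2\Big)^j\binom{k-3}{k-1-j}(1+\eta)^{k-1-j}=(1+\eta)^{k-1}E<\Gamma-\eta,
\]
a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
In view of the lower bound in \eqref{eq:sandwich}, it suffices to show that for large $n$ every Berge-$F$-free $\mathcal H$ with $|\mathcal H|\ge\mathrm{ex}(n,K_k,F)$ equals $\mathcal K(G)$ for an $F$-free $G$ with $N(G)=\mathrm{ex}(n,K_k,F)$. Suppose that this fails for infinitely many $n$, with counterexamples $\mathcal H=\mathcal H_n$. Take $G=G_n$ from Lemma~\ref{lem:redblue}, let $N_b$ be the number of blue $k$-cliques and $\rho$ the number of red edges. Then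
\[
\mathrm{ex}(n,K_k,F)\le|\mathcal H|\le N_b+\rho .
\]
Since $\rho\le n^2$ and $k\ge3$, the sequence $G_n$ is near-extremal.

\emph{The sequence is tight.} For $k\ge4$ this follows from $\rho\le n^2$, but for $k=3$ the red edges could be as many as the cliques at one vertex, so we pay for them with cliques. Two regular vertices have $m-o(n)$ common neighbors in each of at least $r-2\ge k-2$ parts. By Lemma~\ref{lem:dense}, for large $n$ every edge between regular vertices lies in at least $\binom k2$ copies of $K_k$. At most $\theta_nn\cdot n$ edges meet an irregular vertex. A $k$-clique contains at most $\binom k2$ red edges, so counting pairs (red edge, $k$-clique containing it) shows that at least $\rho-o(n^2)$ cliques contain a red edge. Thus $N(G)\ge N_b+\rho-o(n^2)\ge\mathrm{ex}(n,K_k,F)-o(n^{k-1})$.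

\emph{Every edge lies in many cliques.} As $E<\Gamma$, some $\eta>0$ satisfies the hypothesis of Lemma~\ref{lem:overlap}. By Lemma~\ref{lem:degrees}(a), for large $n$ the lemma applies to $d(v),d(v')$ for any two vertices $v,v'$. If $d_i(v)+d_i(v')>1+\eta$, then $v$ and $v'$ have at least $(1+\eta)m-|V_i|=\eta m-o(n)$ common neighbors in $V_i$. By Lemma~\ref{lem:dense} there is $c>0$ such that every edge of $G$ lies in at least $cn^{k-2}$ copies of $K_k$.

If $\rho>0$, the same double count shows that at least $\rho\,cn^{k-2}/\binom k2>\rho$ cliques contain a red edge, so $|\mathcal H|\le N_b+\rho<N(G)\le\mathrm{ex}(n,K_k,F)$, a contradiction. If $\rho=0$, then $\mathcal H\subseteq\mathcal K(G)$ and $|\mathcal H|\ge\mathrm{ex}(n,K_k,F)\ge N(G)$, so $\mathcal H=\mathcal K(G)$ and $N(G)=\mathrm{ex}(n,K_k,F)$, contrary to the choice of $\mathcal H$.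
\end{proof}

\section{The forbidden graph}\label{sec:F}

From now on $E>\Gamma$. By Corollary~\ref{cor:main}, $r\ge k\ge6$, so $3\le q\le r-3$.

\subsection{Five conditions}

Consider a graph $\Phi$ with $V(\Phi)=B\sqcup V_1\sqcup\dots\sqcup V_r$, and put $A=\bigcup_iV_i$. The set $B$ holds the exceptional vertices. Two vertices of $B$ are \emph{linked} if their common neighborhood in $A$ contains a $K_{k-2}$; this does not depend on the edges inside $B$. We want a graph $F$ whose exclusion amounts, for graphs near $T(n,r)$, to the following conditions.
\begin{itemize}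
\item[(C1)] At most $q$ parts contain in-part edges.
\item[(C2)] For $z\in B$, every vertex of $A$ has at most $4$ neighbors that lie in its own part and in $N(z)$.
\item[(C3)] $|B|\le3$, and every vertex of $A$ has at most $8$ neighbors in its own part.
\item[(C4)] At most one pair in $B$ is linked.
\item[(C5)] $B$ does not span a triangle.
\end{itemize}
The conditions set up a trade. An in-part edge is worth about $\Lambda m^{k-2}$ cliques, and (C3) allows $4m$ such edges in a part. By (C2), if $z\in B$ is adjacent to a fraction $\frac12+\sigma$ of the part, only about $4m(1-\sigma)$ edges fit; this is a double count, carried out in Section~\ref{sec:structure}. The loss is $4\Lambda\sigma m^{k-1}$, while by (E1) each of at most three exceptional vertices gains at most $\Lambda\sigma m^{k-1}$. As $4>3$, the best choice is $\sigma=0$. Condition (C1) confines this trade to $q$ parts, so that an exceptional vertex has value $E$; on all parts it would have value $e_{k-1}(\frac12,\dots,\frac12)$, which for $k=r=6$ is $\frac6{32}<\Gamma$. Since $E>\Gamma$, all three exceptional vertices are present. Condition (C4) makes one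 of them choose the halves opposite to the other two, and (C5) prevents the extra hyperedge from becoming a clique.

\subsection{A base with exactly five colorings}

One condition is easy to encode: a large complete $r$-partite graph with an edge added inside a part embeds in a graph near $T(n,r)$ as soon as there is an in-part edge between regular vertices. We need one graph that embeds as soon as \emph{any one} of five configurations is present; a disjoint union would embed only if all are. The solution is a base that has five essentially different proper $r$-colorings and no others, with five gadgets attached such that the $j$-th gadget is properly colored by every coloring except the $j$-th. For two colorings and $r=3$, take the nine cells of a $3\times3$ array, two cells being adjacent if they differ in both row and column. Coloring by rows and coloring by columns are proper, and a new edge between two cells of one row spoils the first coloring but not the second.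

For $x,y\in[r]^D$ write $x\sim y$ if $x$ and $y$ differ in all coordinates.

\begin{lemma}[Greenwell--Lov\'asz]\label{lem:GL}
Let $r\ge3$ and let $\varphi:[r]^D\to[r]$ satisfy $\varphi(x)\ne\varphi(y)$ whenever $x\sim y$. Then there are $j\in[D]$ and a permutation $\pi$ of $[r]$ with $\varphi(x)=\pi(x_j)$ for all $x$.
\end{lemma}

\begin{proof}
The $r$ constant vectors are pairwise related by $\sim$, so after permuting colors $\varphi(c,\dots,c)=c$ for all $c$. If $c$ is not a coordinate of $x$, then $x\sim(c,\dots,c)$ and $\varphi(x)\ne c$. Thus $\varphi(x)$ is always a coordinate of $x$.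

For $J\subseteq[D]$ and $a\ne b$ let $x^J_{a,b}$ be $a$ on $J$ and $b$ on $J^c$. Say that $J$ \emph{wins} $(a,b)$ if $\varphi(x^J_{a,b})=a$. Since $x^J_{a,b}=x^{J^c}_{b,a}$ has color $a$ or $b$, either $J$ wins $(a,b)$ or $J^c$ wins $(b,a)$, and not both. If $J$ wins $(a,b)$ and $c\ne a$, then $x^J_{c,a}\sim x^J_{a,b}$, so $\varphi(x^J_{c,a})\ne a$ and $J$ wins $(c,a)$. Applying this again, $J$ wins $(c',c)$ for all $c\ne a$ and $c'\ne c$. So $J$ wins all pairs or none; call it winning or losing. Exactly one of $J,J^c$ is winning, and $[D]$ is winning. Two disjoint sets $J,K$ are not both winning, because $x^J_{a,b}\sim x^K_{a,c}$ for distinct $a,b,c$.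

If $\varphi(x)=c$, then $J=\{i:x_i=c\}$ is winning. Otherwise $J^c$ is winning, and $y=x^{J^c}_{c,c'}$ with $c'\ne c$ satisfies $\varphi(y)=c$ and $x\sim y$. Applying this to a vector that takes three distinct values on the three sets of a partition of $[D]$, we see that one of the three sets is winning. Let $J$ be a minimal winning set; it is nonempty, as $\emptyset=[D]^c$ is losing. If $J=J_1\sqcup J_2$ with both sets nonempty, one of $J_1,J_2,J^c$ is winning, which is false. So $J=\{j\}$. For any $x$, the winning set $\{i:x_i=\varphi(x)\}$ meets $\{j\}$, that is, $\varphi(x)=x_j$.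
\end{proof}

The hypothesis $r\ge3$ is needed: for $r=2$ and $D=3$ the majority of the three coordinates is a proper coloring.

\subsection{Definition of $F$}

A \emph{type} is a vector $\tau\in[r]^5$, in which one coordinate may be replaced by a wildcard $*$ that counts as different from every value. Put $t=100r$.

\emph{Base vertices} are the pairs $(\tau;s)$ with $\tau\in[r]^5$ and $s\in[t]$; the vertices $(\tau;s)$ and $(\tau';s')$ are adjacent if $\tau\sim\tau'$. A \emph{special vertex} has a type $\tau$ and a block $S\subseteq[t]$ and is joined to all base vertices $(\tau';s)$ with $\tau'\sim\tau$ and $s\in S$. The block is either $[t]$ or \emph{private}; the ten private blocks are pairwise disjoint subsets of $[t]$ of size $12$. The special vertices are listed below. In addition $F$ has disjoint cliques $Q_1,Q_2$ of size $k-2$ and $Q_3$ of size $k-3$, whose vertices have no type and no neighbors in the base. The last column lists all remaining edges.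

\begin{center}
\begin{tabular}{c|l|c|c|l}
gadget & vertices & type & block & edges\\
\hline
1 & $\alpha_{p,s}$ \ $(p\in[q+1],\,s\in[4])$ & $(p,1,1,1,1)$ & $[t]$ & $\alpha_{p,s}\alpha'_{p,s}$\\
  & $\alpha'_{p,s}$ & $(p,2,2,2,2)$ & $[t]$ & \\
\hline
2 & $\beta$ & $(1,*,1,1,1)$ & $[t]$ & $\beta\beta_{s,l}$\\
  & $\beta_s$ \ $(s\in[4])$ & $(1,1,1,1,1)$ & $[t]$ & $\beta_s\beta_{s,l}$\\
  & $\beta_{s,l}$ \ $(l\in[5])$ & $(2,1,2,2,2)$ & $[t]$ & \\
\hline
3 & $\gamma_s$ \ $(s\in[4])$ & $(1,1,1,1,1)$ & private & $\gamma_s\gamma_{s,l}$\\
  & $\gamma_{s,l}$ \ $(l\in[9])$ & $(2,2,1,2,2)$ & $[t]$ & \\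
\hline
4 & $\delta_0,\delta_1,\delta_2$ & $(1,1,1,*,1)$ & private & $Q_1$ to $\delta_0,\delta_1$; \ $Q_2$ to $\delta_0,\delta_2$\\
\hline
5 & $\varepsilon_l$ \ $(l\in[3])$ & $(l,l,l,l,*)$ & private & $\varepsilon_1\varepsilon_2,\varepsilon_1\varepsilon_3,\varepsilon_2\varepsilon_3$; \ $Q_3$ to all $\varepsilon_l$
\end{tabular}
\end{center}

The sets $\{\alpha_{p,s},\alpha'_{p,s}\}$ are the \emph{$\alpha$-units} and the sets $\{\beta_s,\beta_{s,1},\dots,\beta_{s,5}\}$ are the \emph{$\beta$-units}. Units come in fours so that three exceptional vertices cannot meet them all. The private blocks ensure that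
\begin{equation}\label{eq:private}
\text{a base vertex is adjacent to at most one }\gamma_s,\text{ at most one }\delta_l\text{ and at most one }\varepsilon_l,
\end{equation}
so these vertices can be placed on exceptional vertices that have no common neighbors. The full blocks in gadgets 1 and 2 have the opposite purpose, which appears in Lemma~\ref{lem:reembed}.

For $j\in[5]$ define a partial coloring $\kappa_j$ with colors in $[r]$: a vertex of type $\tau$ with $\tau_j\ne*$ gets color $\tau_j$; the vertices of $Q_1$ get the colors $2,\dots,k-1$, and so do those of $Q_2$; the vertices of $Q_3$ get the colors $4,\dots,k$.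

\begin{lemma}\label{lem:kappa}
The coloring $\kappa_j$ leaves uncolored only $\beta$ if $j=2$, only $\delta_0,\delta_1,\delta_2$ if $j=4$, only $\varepsilon_1,\varepsilon_2,\varepsilon_3$ if $j=5$, and nothing if $j\in\{1,3\}$. The only edges with both ends of the same color are $\alpha_{p,s}\alpha'_{p,s}$ if $j=1$, $\beta_s\beta_{s,l}$ if $j=2$, and $\gamma_s\gamma_{s,l}$ if $j=3$. Moreover $\chi(F)\le r+1$.
\end{lemma}

\begin{proof}
An edge at a base vertex joins types related by $\sim$, so its ends differ in coordinate $j$. In gadget $i\in\{1,2,3\}$ the types of adjacent special vertices differ in every coordinate other than the $i$-th, and in the $i$-th they agree except for the wildcard of $\beta$. A colored $\delta_l$ has color $1$, which does not occur on $Q_1\cup Q_2$. Colored vertices $\varepsilon_l$ have the colors $1,2,3$, which do not occur on $Q_3$. Finally, $\kappa_4$ together with a new color for the independent set $\{\delta_0,\delta_1,\delta_2\}$ is a proper coloring.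
\end{proof}

\subsection{Embeddings of $F$ follow one coordinate}

An embedding of $F$ in $\Phi$ is an injective map $\psi:V(F)\to V(\Phi)$ that sends edges to edges. We call $\psi(f)$ the \emph{host} of $f$, and say that $f$ is hosted in a set if its host lies there.

\begin{lemma}\label{lem:rigid}
Let $\Phi$ satisfy {\rm(C3)} and let $\psi$ embed $F$ in $\Phi$. Then there are $j\in\{1,2,4,5\}$ and a permutation $\pi$ of $[r]$ such that
\begin{itemize}
\item[(i)] every vertex of type $\tau$ with $\tau_j\ne*$ that is hosted in $A$ is hosted in $V_{\pi(\tau_j)}$;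
\item[(ii)] every vertex of type $\tau$ with $\tau_j=*$ is hosted in $B$.
\end{itemize}
\end{lemma}

\begin{proof}
For $\tau\in[r]^5$, at least $t-3>8r$ of the vertices $(\tau;s)$ are hosted in $A$, so some part $V_{\varphi(\tau)}$ hosts at least $9$ of them. If $\tau\sim\tau'$ and $\varphi(\tau)=\varphi(\tau')$, then a host of a vertex $(\tau;s)$ in $V_{\varphi(\tau)}$ has $9$ neighbors in its own part, contrary to (C3). By Lemma~\ref{lem:GL}, $\varphi(\tau)=\pi(\tau_j)$ for some $j\in[5]$ and some $\pi$.

Suppose that a base vertex of type $\tau$ is hosted in $V_a$ with $a\ne\pi(\tau_j)$. Choose $\tau'\sim\tau$ with $\pi(\tau'_j)=a$. Then $V_a$ hosts at least $9$ base vertices of type $\tau'$, all adjacent to the given one, contrary to (C3). Suppose that a special vertex of type $\tau$ is hosted in $V_a$, where $\tau_j=*$ or $\pi(\tau_j)\ne a$. Choose $\tau'\in[r]^5$ with $\tau'\sim\tau$ and $\pi(\tau'_j)=a$. The vertex has at least $12$ neighbors $(\tau';s)$. At least $9$ of them are hosted in $A$, hence in $V_a$ by what we just proved, contrary to (C3). This gives (i) and (ii).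

Suppose $j=3$. If $\gamma_s$ and all nine $\gamma_{s,l}$ were hosted in $A$, they would be hosted in $V_{\pi(1)}$, contrary to (C3). So each of the four disjoint sets $\{\gamma_s,\gamma_{s,1},\dots,\gamma_{s,9}\}$ has a vertex hosted in $B$, which is impossible as $|B|\le3$.
\end{proof}

\begin{corollary}\label{cor:free}
If $\Phi$ satisfies {\rm(C1)--(C5)}, then $\Phi$ is $F$-free. In particular $\chi(F)=r+1$.
\end{corollary}

\begin{proof}
Let $\psi$ embed $F$ in $\Phi$ and take $j,\pi$ from Lemma~\ref{lem:rigid}. If $j=1$, then for each $p\in[q+1]$ one of the four $\alpha$-units with first index $p$ is hosted in $A$ and gives an in-part edge in $V_{\pi(p)}$, contrary to (C1). If $j=2$, then $\beta$ is hosted by some $z\in B$ and some $\beta$-unit is hosted in $A$, hence in $V_{\pi(1)}$; the host of $\beta_s$ has five neighbors in its own part and in $N(z)$, contrary to (C2). If $j=4$, then $\delta_0,\delta_1,\delta_2$ fill $B$, so $Q_1$ and $Q_2$ are hosted in $A$ and two pairs in $B$ are linked, contrary to (C4). If $j=5$, then $\varepsilon_1,\varepsilon_2,\varepsilon_3$ fill $B$, contrary to (C5). Complete $r$-partite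 graphs satisfy all conditions with $B=\emptyset$, so $\chi(F)>r$; Lemma~\ref{lem:kappa} gives the reverse bound.
\end{proof}

\subsection{A lower bound for the number of cliques}

\begin{proposition}\label{prop:lower}
We have
\begin{equation}\label{eq:lower}
\mathrm{ex}(n,K_k,F)\ge N(T(n,r))+\big[4q\Lambda+3(E-\Gamma)\big]m^{k-1}-O(n^{k-2}).
\end{equation}
\end{proposition}

\begin{proof}
Let $B=\{u,v,w\}$ be independent, and split the other $n-3$ vertices into parts $V_1,\dots,V_r$ whose sizes differ by at most one, with all crossing pairs adjacent. For $i\le q$ let $L_i,R_i\subseteq V_i$ be disjoint copies of the cyclic group $\mathbb Z_{a}$, where $a=\lfloor|V_i|/2\rfloor\ge5$. Inside $L_i$ and inside $R_i$ join $x$ to $x\pm1$ and $x\pm2$, and join $x\in L_i$ to $x,x+1,x+2,x+3\in R_i$. Every vertex of $L_i\cup R_i$ has four neighbors in $L_i$ and four in $R_i$; a leftover vertex has no in-part neighbor. Join $u$ to $L_i$ and $v,w$ to $R_i$ for $i\le q$, and join $u,v,w$ to all of $V_i$ for $i>q$.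

Conditions (C1), (C2), (C3) and (C5) hold by construction. The common neighborhood of $u$ and $v$, and that of $u$ and $w$, is the union of the $r-q=k-3$ independent sets $V_i$, $i>q$, so neither pair is linked and (C4) holds. By Corollary~\ref{cor:free} the graph is $F$-free. We count three disjoint classes of $k$-cliques.
\begin{itemize}
\item Crossing cliques in $A$: $N(T(n-3,r))=N(T(n,r))-3\Gamma m^{k-1}-O(n^{k-2})$ by (E5).
\item Cliques in $A$ with exactly one in-part edge: each of $q$ parts has $8a=4m+O(1)$ edges, and each edge extends by one vertex from $k-2$ of the other $r-1$ parts in $\Lambda m^{k-2}+O(n^{k-3})$ ways.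
\item A vertex of $B$ with a crossing $K_{k-1}$ in $A$: $Em^{k-1}+O(n^{k-2})$ for each of $u,v,w$.
\end{itemize}
The sum is the right side of \eqref{eq:lower}.
\end{proof}

\section{Extremal graphs for $F$}\label{sec:structure}

We now show that extremal graphs look like the construction above. A sequence of $F$-free graphs with $N(G_n)=\mathrm{ex}(n,K_k,F)$ is tight, so Section~\ref{sec:tools} applies; we keep its partition, its regular vertices and its vectors $d(v)$.

\begin{proposition}\label{prop:structure}
Let $G_n$ be $F$-free with $n$ vertices and $N(G_n)=\mathrm{ex}(n,K_k,F)$, for $n$ in an infinite set. There are an infinite subset and a set $I\subseteq[r]$ with $|I|=q$ such that for every $n$ in the subset there is $B=\{u,v,w\}\subseteq V(G_n)$ with the following properties, where the parts $V_i$ are replaced by $V_i\setminus B$, $A=\bigcup_iV_i$, and $\theta_n$ is replaced by a larger sequence tending to $0$.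
\begin{itemize}
\item[(a)] Every vertex of $A$ is regular and has at most $8$ neighbors in its own part.
\item[(b)] Each of $u,v,w$ is adjacent to all but $o(n)$ vertices of $V_i$ for $i\notin I$.
\item[(c)] $|N(u)\cap V_i|\ge m/4$ and $|N(v)\cap N(w)\cap V_i|\ge m/4$ for all $i\in[r]$.
\item[(d)] $u$ is linked to neither $v$ nor $w$.
\item[(e)] No $k$-clique contains $B$.
\end{itemize}
\end{proposition}

The tool is a converse to Lemma~\ref{lem:rigid}: once the defects of some $\kappa_j$ have been placed, the rest of $F$ can be placed greedily.

\begin{lemma}\label{lem:extend}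
Fix $\xi>0$. Let $V(F)=X\sqcup Y$ and let $B_0\subseteq V(G)$ with $|B_0|\le4$. Let $\varphi$ embed $F[X]$ in $G$ such that every host is in $B_0$ or is a regular vertex outside $B_0$. Let $\kappa:Y\to[r]$ be a proper coloring of $F[Y]$. Suppose that for every $y\in Y$:
\begin{itemize}
\item[(X1)] no neighbor of $y$ in $X$ is hosted in $V_{\kappa(y)}\setminus B_0$;
\item[(X2)] at least $\xi n$ vertices of $V_{\kappa(y)}$ are adjacent to all those hosts of neighbors of $y$ in $X$ that lie in $B_0$.
\end{itemize}
Then $F\subseteq G$ if $n$ is large in terms of $\xi$.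
\end{lemma}

\begin{proof}
Place the vertices $y\in Y$ one at a time, each on an unused regular vertex of $V_{\kappa(y)}\setminus B_0$ adjacent to the hosts of all neighbors of $y$ placed so far. A host outside $B_0$ of a neighbor of $y$ is a regular vertex of another part, by (X1) for neighbors in $X$ and by properness for neighbors in $Y$, so it excludes at most $\theta_nn$ vertices of $V_{\kappa(y)}$. Of the $\xi n$ vertices given by (X2), at most $\theta_nn$ are irregular, at most $|V(F)|\theta_nn$ are excluded, and at most $|V(F)|+4$ are used or in $B_0$. So a candidate remains.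
\end{proof}

We always take $\kappa=\pi\circ\kappa_j$ on $Y$ for a permutation $\pi$ of $[r]$. By Lemma~\ref{lem:kappa} this is a proper coloring of $F[Y]$ provided that $X$ contains the vertices left uncolored by $\kappa_j$ and an end of every monochromatic edge. Condition (X1) is usually checked as follows: if $f\in X$ has type $\tau$ and is hosted in $V_{\pi(\tau_j)}$, then every base neighbor $y$ of $f$ has $\kappa(y)\ne\pi(\tau_j)$.

\begin{proof}[Proof of Proposition~\ref{prop:structure}]
We pass to infinite subsets several times and discard finitely many $n$ without further mention.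

\medskip\noindent\textbf{Step 1: the exceptional set.} \emph{For each $\eta>0$ and large $n$, at most three vertices $z$ have $\min_id_i(z)\ge\eta$.} Suppose $z_1,\dots,z_4$ do. Apply Lemma~\ref{lem:extend} with $B_0=\{z_1,\dots,z_4\}$, the independent set $X=\{\gamma_1,\dots,\gamma_4\}$, $\gamma_s\mapsto z_s$, and $j=3$. Condition (X1) is void. Every $y\in Y$ has at most one neighbor in $X$ by \eqref{eq:private}, so (X2) holds with $\xi=\eta/r$. Thus $F\subseteq G$, a contradiction.

Order the vertices by decreasing value of $\min_id_i$. The fourth value tends to $0$. Pass to a subset along which the first three values converge, and let $B$ consist of those among the first three vertices whose limit is positive. Then $|B|\le3$ is constant and all other vertices have $\min_id_i=o(1)$. By Lemma~\ref{lem:degrees}(b), after enlarging $\theta_n$, every vertex outside $B$ is regular and has $o(n)$ neighbors in its own part. Remove $B$ from the parts; this changes each $d_i$ by $O(1/n)$. There is $\eta_0>0$ with $d_i(z)\ge\eta_0$ for all $z\in B$ and all $i$.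

\medskip\noindent\textbf{Step 2: five rules.} The graph $G$ obeys robust forms of (C1)--(C5). A star $K_{1,l}$ has a center and $l$ leaves; ``disjoint'' means vertex-disjoint.
\begin{itemize}
\item[(R1)] At most $q$ parts contain four disjoint in-part edges.
\item[(R2)] For $z\in B$ and $a\in[r]$, the graph $G[V_a]$ has no four disjoint stars $K_{1,5}$ with all leaves in $N(z)$.
\item[(R3)] For $a\in[r]$, the graph $G[V_a]$ has no $4-|B|$ disjoint stars $K_{1,9}$.
\item[(R4)] If $B=\{z_0,z_1,z_2\}$, there are no disjoint copies of $K_{k-2}$, one in $A\cap N(z_0)\cap N(z_1)$ and one in $A\cap N(z_0)\cap N(z_2)$.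
\item[(R5)] If $|B|=3$, no $k$-clique contains $B$.
\end{itemize}
If rule (R$j$) fails, we apply Lemma~\ref{lem:extend} with $B_0=B$, the coloring $\pi\circ\kappa_j$ and the set $X$ given below, and obtain $F\subseteq G$. In each case $X$ covers the defects of $\kappa_j$, and every $y\in Y$ has at most one neighbor in $X$ hosted in $B$, so (X2) holds with $\xi=\eta_0/r$.

(R1) Choose $\pi$ such that $V_{\pi(1)},\dots,V_{\pi(q+1)}$ each contain four disjoint edges. Let $X$ be gadget 1, and place $\alpha_{p,s}\alpha'_{p,s}$ on the $s$-th edge in $V_{\pi(p)}$. These are the only edges of $F[X]$, nothing is hosted in $B$, and all neighbors of $X$ in $Y$ are base vertices.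

(R2) Choose $\pi(1)=a$ and let $X$ be gadget 2. Place $\beta$ on $z$, each $\beta_s$ on a center and the $\beta_{s,l}$ on its leaves. Only $\beta$ is hosted in $B$. The vertices $\beta_s,\beta_{s,l}$ have second coordinate $1$, and their neighbors in $Y$ are base vertices.

(R3) Choose $\pi(1)=a$. Place $|B|$ of the $\gamma_s$ on $B$ and the other $4-|B|$ on centers, with their $\gamma_{s,l}$ on the leaves; let $X$ be the set of vertices so placed. The members of $X$ hosted in $V_a$ have third coordinate $1$, and their neighbors in $Y$ are base vertices. A vertex $\gamma_{s,l}\in Y$ has $\gamma_s$, hosted in $B$, as its only neighbor in $X$. For base vertices use \eqref{eq:private}.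

(R4) Let $X$ be gadget 4 with $Q_1,Q_2$. Place $\delta_l$ on $z_l$ and $Q_1,Q_2$ on the two cliques. The vertices of $Q_1\cup Q_2$ have no neighbors in $Y$, so (X1) is void. For base vertices use \eqref{eq:private}.

(R5) Let $X$ be gadget 5 with $Q_3$; it is a $k$-clique. Place the $\varepsilon_l$ on $B$ and $Q_3$ on the other $k-3$ vertices of the clique. Again (X1) is void and \eqref{eq:private} applies.

\medskip\noindent\textbf{Step 3: in-part edges against degrees of exceptional vertices.} In each $G[V_a]$ take a maximal family of disjoint stars $K_{1,9}$, and let $Z$ be the set of all vertices in these families. By (R3), $|Z|\le30r$. The graph $J_a=G[V_a\setminus Z]$ has maximum degree at most $8$, so its number of edges satisfies $\ell_a\le4|V_a|$. By (R1) there is a set $I\subseteq[r]$ with $|I|=q$ such that for $a\notin I$ a maximal matching of $J_a$ has at most three edges; its at most six vertices meet all edges, so $\ell_a\le48$. Pass to a subset with $I$ constant. At most $|Z|\cdot o(n)=o(n)$ in-part edges meet $Z$, so $G$ has $O(n)$ in-part edges.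

Let $z\in B$ and $a\in I$. Take a maximal family of disjoint stars $K_{1,5}$ in $J_a$ with leaves in $N(z)$. By (R2) it covers a set $W$ of at most $18$ vertices. A vertex of $J_a$ that is neither in $W$ nor adjacent to $W$ in $J_a$ has at most four $J_a$-neighbors in $N(z)$, by maximality. At most $18\cdot9$ vertices are excluded, and they have degree at most $8$. Counting pairs $(x,y)$ with $xy$ an edge of $J_a$ and $y\in N(z)$ first by $y$ and then by $x$ gives
\[
\sum_{y\in V(J_a)\cap N(z)}\deg_{J_a}(y)=\sum_{x\in V(J_a)}|N_{J_a}(x)\cap N(z)|\le4|V_a|+O(1).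
\]
The vertices outside $N(z)$ have degree at most $8$, so $2\ell_a\le4|V_a|+8\big(|V_a|-|N(z)\cap V_a|\big)+O(1)$. Dividing by $8m$, we get $d_a(z)\le\frac32-\frac{\ell_a}{4m}+o(1)$. Put $\sigma_a=\max\{0,1-\frac{\ell_a}{4m}\}$ for $a\in I$ and $\sigma=\sum_{a\in I}\sigma_a\ge0$. Then, for $a\in I$ and $z\in B$,
\begin{equation}\label{eq:trade}
\ell_a\le4m(1-\sigma_a)+o(n),\qquad d_a(z)\le\min\{1,\tfrac12+\sigma_a\}+o(1);
\end{equation}
the first bound is an equality without error term if $\sigma_a>0$, and it is $\ell_a\le4|V_a|$ if $\sigma_a=0$. Let $c\in(0,1]^r$ have $c_a=\frac12$ for $a\in I$ and $c_a=1$ for $a\notin I$, so that $e_{k-1}(c)=E$. Raising the coordinates in $I$ from $\frac12$ to $\min\{1,\frac12+\sigma_a\}$ one at a time, (E1) and \eqref{eq:trade} give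
\begin{equation}\label{eq:value}
e_{k-1}(d(z))\le E+\Lambda\sigma+o(1)\qquad(z\in B).
\end{equation}

\medskip\noindent\textbf{Step 4: counting cliques.} We classify the $k$-cliques of $G$.
\begin{itemize}
\item At least two vertices in $B$: $O(n^{k-2})$.
\item Exactly one vertex $z$ in $B$: at most $e_{k-1}(d(z))\,m^{k-1}$ whose part in $A$ is crossing, and $O(n)\cdot n^{k-3}$ with an in-part edge.
\item Crossing, inside $A$: at most $N(T(n-|B|,r))=N(T(n,r))-|B|\Gamma m^{k-1}+O(n^{k-2})$ by (E5).
\item Inside $A$ with an in-part edge meeting $Z$: at most $o(n)\cdot n^{k-2}$.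
\item Inside $A$ with exactly one in-part edge, lying in some $J_a$: at most $\sum_a\ell_a\cdot\Lambda(m+o(n))^{k-2}\le4\Lambda(q-\sigma)m^{k-1}+o(n^{k-1})$ by \eqref{eq:trade}.
\item Inside $A$ with at least two in-part edges, all in $\bigcup_aJ_a$: there are $O(n)$ pairs of such edges sharing a vertex, as degrees are at most $8$, and $O(n^2)$ disjoint pairs, giving $O(n\cdot n^{k-3}+n^2\cdot n^{k-4})=O(n^{k-2})$.
\end{itemize}
Comparing the sum with \eqref{eq:lower} and dividing by $m^{k-1}$, we obtain
\begin{equation}\label{eq:compare}
3(E-\Gamma)\le-4\Lambda\sigma+\sum_{z\in B}\big(e_{k-1}(d(z))-\Gamma\big)+o(1).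
\end{equation}
With \eqref{eq:value} this becomes $(3-|B|)(E-\Gamma)+(4-|B|)\Lambda\sigma\le o(1)$. Here the hypothesis $E>\Gamma$ is used: both terms are nonnegative and $|B|$ is constant, so $|B|=3$ and $\sigma\to0$. Now \eqref{eq:compare} gives $\sum_{z\in B}e_{k-1}(d(z))\ge3E-o(1)$, while each term is at most $E+o(1)$; hence each tends to $E$. By \eqref{eq:trade}, $d_a(z)\le c_a+o(1)$ for all $a$, and (E4) yields, for all $z\in B$,
\begin{equation}\label{eq:degs}
d_a(z)\to\tfrac12\quad(a\in I),\qquad d_a(z)\to1\quad(a\notin I).
\end{equation}
This proves (b). Since $|B|=3$, rule (R3) says that no $G[V_a]$ contains a $K_{1,9}$, which completes (a), and (R5) is (e).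

\medskip\noindent\textbf{Step 5: one vertex against two.} Fix $a\in I$ and let $S_1,S_2,S_3$ be the neighborhoods in $V_a$ of the vertices of $B$. From $|V_a|\ge\sum_i|S_i|-\sum_{i<i'}|S_i\cap S_{i'}|$ and \eqref{eq:degs}, the three intersections have total size at least $(\frac12-o(1))m$, so one has size at least $(\frac16-o(1))m$. Call the corresponding vertices $v,w$ and the third vertex $u$. By Lemma~\ref{lem:dense}, applied to the common neighborhoods of $v,w$ in $V_a$ and in the $k-3$ parts outside $I$, the set $A\cap N(v)\cap N(w)$ contains $\Omega(n^{k-2})$ copies of $K_{k-2}$. Only $O(n^{k-3})$ of them meet a given set of $k-2$ vertices. So if $u$ were linked to $v$, rule (R4) would fail with $(z_0,z_1,z_2)=(v,w,u)$, and if $u$ were linked to $w$, it would fail with $(w,v,u)$. This proves (d).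

Let $i\in I$. If $|N(u)\cap N(v)\cap V_i|\ge\xi n$ for some $\xi>0$ and infinitely many $n$, then Lemma~\ref{lem:dense}, applied to this set and the common neighborhoods in the parts outside $I$, would link $u$ and $v$. So $|N(u)\cap N(v)\cap V_i|=o(n)$, and the same holds with $w$ for $v$. Thus $N(v)\cap V_i$ and $N(w)\cap V_i$ lie, up to $o(n)$ vertices, in $V_i\setminus N(u)$, and by \eqref{eq:degs} all three sets have size $m/2+o(n)$. Hence $|N(v)\cap N(w)\cap V_i|=m/2+o(n)$. Together with \eqref{eq:degs} this gives (c).
\end{proof}

\section{The extra hyperedge}\label{sec:final}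

Let $G=G_n$ be as in Proposition~\ref{prop:structure}, and let $G^-$ be $G$ with all edges inside $B$ removed. To apply Lemma~\ref{lem:extra} we must be free to change the edges inside $B$. The difficulty is that $G$ satisfies only the robust rules, not (C1) and (C2), so Corollary~\ref{cor:free} does not apply: a new edge inside $B$ might carry an edge of a unit and complete a copy of $F$. We show that such a copy can be rebuilt without any edge inside $B$. This works because, by (c), the pair $v,w$ and the single vertex $u$ have many neighbors in every part, and because $u$ is never needed together with $v$ or $w$.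

\begin{lemma}\label{lem:reembed}
For large $n$ in the subset given by Proposition~\ref{prop:structure}, every graph $G'$ obtained from $G^-$ by adding at most two of the three pairs in $B$ is $F$-free.
\end{lemma}

\begin{proof}
Let $\psi$ embed $F$ in $G'$. The graphs $G$ and $G'$ have the same edges except inside $B$. By (a), $G'$ satisfies (C3); take $j\in\{1,2,4,5\}$ and $\pi$ from Lemma~\ref{lem:rigid}. If $j=5$, then $\varepsilon_1,\varepsilon_2,\varepsilon_3$ fill $B$ and $G'[B]$ is a triangle, which is false. If $j=4$, then $\delta_0,\delta_1,\delta_2$ fill $B$, so $Q_1,Q_2$ are hosted in $A$ and two pairs in $B$ are linked, contrary to (d).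

Call the vertices of gadgets 1 and 2 \emph{core} vertices; their block is $[t]$. We claim:
\begin{equation}\label{eq:core}
\text{if $u$ hosts a core vertex, then neither $v$ nor $w$ does.}
\end{equation}
Let $f,f'$ be core vertices of types $\tau,\tau'$. In each coordinate at least $r-2\ge k-2$ values differ from both $\tau$ and $\tau'$, so there are $\tau^1,\dots,\tau^{k-2}\in[r]^5$, pairwise related by $\sim$ and each related to $\tau$ and to $\tau'$. For each $s\in[t]$ the set $\{(\tau^1;s),\dots,(\tau^{k-2};s)\}$ is a $K_{k-2}$ in the common neighborhood of $f$ and $f'$. These $t>3$ cliques are disjoint, so one is hosted in $A$. Hence two vertices of $B$ hosting core vertices are linked, and (d) gives \eqref{eq:core}.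

In the two remaining cases we apply Lemma~\ref{lem:extend} to $G$ with $B_0=B$ and $\kappa=\pi\circ\kappa_j$. The hosts in $B$ will form a subset of $\{u\}$ or of $\{v,w\}$, so (X2) holds with $\xi=1/(4r)$ by (c), and hosts in $A$ are regular by (a). Call a unit \emph{broken} if $\psi$ hosts one of its vertices in $B$.

\emph{Case $j=1$.} Let $X$ consist of both vertices of every unbroken $\alpha$-unit and, for each broken $\alpha$-unit, of one vertex hosted in $B$. Let $\varphi=\psi|_X$. By \eqref{eq:core} the hosts in $B$ are as announced. Different units are non-adjacent in $F$, so the edges of $F[X]$ are those of the unbroken units, and their images lie in $A$ and are edges of $G$. Every $\alpha$-unit meets $X$, so $\kappa$ is proper on $F[Y]$. A member of $X$ hosted in $A$ belongs to an unbroken unit, is hosted in $V_{\pi(p)}$ where $p$ is its first coordinate, and has only base neighbors in $Y$; so (X1) holds. Thus $F\subseteq G$, a contradiction.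

\emph{Case $j=2$.} Now $\beta$ is hosted in $B$. If its host is $u$, no $\beta$-unit is broken, by \eqref{eq:core}. Otherwise we may assume by the symmetry of $v$ and $w$ that its host is $v$; then $u$ hosts no core vertex, and at most one $\beta$-unit is broken, namely by $w$. Let $X$ consist of $\beta$, all vertices of unbroken $\beta$-units, and the center $\beta_{s_0}$ of the broken unit if there is one. Let $\varphi=\psi$ on $\beta$ and on the unbroken units, and let $\varphi(\beta_{s_0})=w$, whichever vertex of that unit $\psi$ placed on $w$. The map $\varphi$ is injective. As $\beta\beta_{s_0}$ is not an edge of $F$, the edges of $F[X]$ are $\beta_s\beta_{s,l}$ and $\beta\beta_{s,l}$ for unbroken units; their images have an end in $A$ and are edges of $G$. Since $\beta$ and all $\beta_s$ are in $X$, the coloring $\kappa$ is defined and proper on $F[Y]$. The members of $X$ hosted in $A$ have second coordinate $1$, are hosted in $V_{\pi(1)}$, and have only base neighbors in $Y$; so (X1) holds. The vertices $\beta_{s_0,l}\in Y$ have the neighbors $\beta$ and $\beta_{s_0}$ in $X$, and are placed in $N(v)\cap N(w)\cap V_{\pi(1)}$.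 Again $F\subseteq G$, a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Let $F$ be the graph of Section~\ref{sec:F}; by Corollary~\ref{cor:free}, $\chi(F)=r+1$. Suppose that $\mathrm{ex}_k(n,\text{Berge-}F)\le\mathrm{ex}(n,K_k,F)$ for infinitely many $n$. For these $n$ choose $F$-free graphs $G_n$ with $N(G_n)=\mathrm{ex}(n,K_k,F)$, apply Proposition~\ref{prop:structure}, and take $n$ large in the resulting subset. Put $G_0=G^-+vw$; it is $F$-free by Lemma~\ref{lem:reembed}.

No $k$-clique of $G$ contains all of $B$, by (e). A $k$-clique containing $u$ and exactly one of $v,w$ would have $k-2$ vertices in $A$ and link that pair, contrary to (d). So no $k$-clique of $G$ contains $uv$ or $uw$. Every other edge of $G$ is an edge of $G_0$, hence $\mathcal K(G)\subseteq\mathcal K(G_0)$ and $N(G_0)=\mathrm{ex}(n,K_k,F)$.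

By (b), the vertices $u,v,w$ have $m-o(n)$ common neighbors in each of the $k-3$ parts $V_i$, $i\notin I$, and Lemma~\ref{lem:dense} gives a clique $Q$ of size $k-3$ in $A\cap N(u)\cap N(v)\cap N(w)$. Let $h=\{u,v,w\}\cup Q$. The non-adjacent pairs of $G_0$ inside $h$ are $uv$ and $uw$, and $G_0+uv=G^-+vw+uv$ and $G_0+uw=G^-+vw+uw$ are $F$-free by Lemma~\ref{lem:reembed}. By Lemma~\ref{lem:extra}, $\mathcal K(G_0)\cup\{h\}$ is Berge-$F$-free with $\mathrm{ex}(n,K_k,F)+1$ hyperedges, contrary to the choice of $n$.
\end{proof}

\begin{remark}
The bound ``at most two'' in Lemma~\ref{lem:reembed} is sharp. The graph $G_0+uv+uw$ has all cliques of $G_0$ and also $h$, so it has more than $\mathrm{ex}(n,K_k,F)$ copies of $K_k$ and must contain $F$. The hypergraph gains because the hyperedge $h$ contains both $uv$ and $uw$ but can represent only one of them in a Berge-$F$.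
\end{remark}

\begin{thebibliography}{1}
\bibitem{problem}
\texttt{http://globalauthorid.com/\allowbreak WebPortal/\allowbreak ArticleView?wd=\allowbreak 03E459076164F53E\allowbreak 255BE1D1A9D40636\allowbreak A2C63E97EDD34983\allowbreak 7079A8C8576E714F}
\end{thebibliography}
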